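\title{Peg solitaire on Cartesian products of connected graphs}

\begin{abstract}
In peg solitaire on a graph, every vertex but one carries a peg, and a peg may jump over an adjacent peg into an empty vertex adjacent to that peg, removing it. We prove that on the Cartesian product of two finite connected graphs with at least two vertices each, the game can be reduced to a single peg from every position of the initial hole. Moreover, the initial hole and the vertex of the last peg can both be prescribed, with exactly one exception: they cannot coincide on the $4$-cycle $K_2\,\square\,K_2$. The proof cuts the product into products of two stars, solves these by explicit jump sequences, and glues the solutions along a tree.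
\end{abstract}

\section{The game and the results}\label{sec:intro}

Peg solitaire on graphs (Beeler and Hoilman) is the following one-player game. Let $G=(V,E)$ be a finite connected simple graph, with pegs on some of its vertices; a vertex without a peg is a \emph{hole}. If $pq$ and $qr$ are edges, $p$ and $q$ carry pegs and $r$ is a hole, then the peg on $p$ may \emph{jump} over $q$ into $r$. The peg on $q$ is removed, so afterwards $p$ and $q$ are holes and $r$ carries a peg. The game starts with a single hole. A set of pegs is \emph{terminal} if no jump is possible. The graph $G$ is \emph{solvable} if for some choice of the initial hole a sequence of jumps ends in a terminal set consisting of a single peg, and \emph{freely solvable} if this holds for every choice of the initial hole. A single peg cannot jump, so reaching one peg is all that has to be done.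

We write $P_n$ for the path on $n$ vertices and $K_{1,n}$ for the star with one center and $n$ leaves, and we call a graph \emph{nontrivial} if it has at least two vertices. The smallest graphs already show every kind of behavior. The graph $K_1$ is not solvable, because the game starts and ends with no peg; thus solvable graphs are nontrivial. The graph $K_2$ is freely solvable without any jump. The path $P_3$ is solvable but not freely solvable: with the hole at an end one jump leaves one peg, and with the hole in the middle no jump is possible. The star $K_{1,3}$ is not solvable. In a star every jump goes over the center, so with the hole at the center no jump exists, and with the hole at a leaf one jump leaves two pegs on leaves and the center empty, which is terminal.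

The \emph{Cartesian product} $G\,\square\,H$ has vertex set $V(G)\times V(H)$, and $(g,h)$ is adjacent to $(g',h')$ if either $g=g'$ and $hh'\in E(H)$, or $h=h'$ and $gg'\in E(G)$. The following graphs are known to be solvable: Hamiltonian graphs with an even number of vertices, the product of such a graph with an arbitrary connected graph, the ladders $K_2\,\square\,P_n$ with $n\ge2$, the grids $P_m\,\square\,P_n$ with $m,n\ge2$, and the products $K_{1,n}\,\square\,K_{1,m}$ of two stars. The following conjecture is posed in \cite{source}.

\begin{quote}
For any solvable graph $G$ and any nontrivial connected graph $H$, the product $G\,\square\,H$ is (freely) solvable.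
\end{quote}

The parenthesis makes this two statements, one about solvability and a stronger one about free solvability. We prove the stronger one, and the solvability of $G$ turns out not to be needed.

\begin{theorem}\label{thm:free}
If $G$ and $H$ are finite connected graphs with at least two vertices each, then $G\,\square\,H$ is freely solvable.
\end{theorem}

Since a solvable graph is nontrivial, Theorem~\ref{thm:free} proves both forms of the conjecture. The same method determines all possible pairs (initial hole, last peg).

\begin{theorem}\label{thm:sharp}
Let $G$ and $H$ be finite connected graphs with at least two vertices each, and let $\alpha,\beta$ be vertices of $G\,\square\,H$, where $\alpha=\beta$ is allowed. Then some sequence of jumps leads from the position whose only hole is $\alpha$ to the position whose only peg is $\beta$, with exactly one exception: $G=H=K_2$ and $\alpha=\beta$.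
\end{theorem}

\begin{corollary}\label{cor:many}
Theorems~\ref{thm:free} and~\ref{thm:sharp} hold for the Cartesian product of any $r\ge2$ nontrivial connected graphs, with the same single exception: $K_2\,\square\,K_2$ and $\alpha=\beta$.
\end{corollary}

\begin{proof}
Write the product as $G\,\square\,H$ with $G=G_1$ and $H=G_2\,\square\cdots\square\,G_r$. The graph $H$ is connected and nontrivial, and it equals $K_2$ only if $r=2$.
\end{proof}

Both hypotheses are needed. A trivial factor changes nothing, $K_1\,\square\,H=H$, and $H=K_{1,3}$ is not solvable. If we play the same game with $G$ disconnected and $H$ connected and nontrivial, then a component of $G\,\square\,H$ that misses the initial hole has at least $|V(H)|\ge2$ vertices and contains no hole, so none of its pegs is ever removed.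

Why should one expect a positive answer? The hypothesis of the conjecture suggests solving the copies $G\times\{h\}$ of $G$ one by one. This meets two difficulties: all copies but one have no hole, and the pegs that survive in the copies must be collected along $H$, which need not be solvable. What products do have is a $4$-cycle through every vertex: if $gg'\in E(G)$ and $hh'\in E(H)$, then $(g,h),(g',h),(g',h'),(g,h')$ is one. This removes the most obvious obstruction, parity. Suppose $w\colon V\to\mathbb Z/2$ satisfies $w(p)+w(q)+w(r)=0$ for every path $p,q,r$. Then the total weight of the pegs is unchanged by jumps. On the path $1,2,3,4$ with hole $1$, the weights $(1,1,0,1)$ force the last peg to be $3$ and the weights $(0,1,1,0)$ force it to be $1$ or $4$, so this start cannot be solved. On a $4$-cycle $a,b,c,d$, however, adding the equations of two consecutive paths shows that all four weights are equal to some $t$, and then $3t=0$ gives $t=0$. So on a product $w$ vanishes and gives no obstruction.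

The $4$-cycles also drive the proof. Section~\ref{sec:purge} describes a pair of jumps on a $4$-cycle that removes two pegs and restores the other two vertices, and shows on a ladder how an entire region can be removed in the same way. Section~\ref{sec:blocks} solves products of two stars. Section~\ref{sec:glue} cuts $G\,\square\,H$ into such products and proves Theorem~\ref{thm:free}, and Section~\ref{sec:sharp} proves Theorem~\ref{thm:sharp}. None of the known results listed above is used.

\section{Purges on a 4-cycle}\label{sec:purge}

A \emph{position} is the set of vertices that carry pegs. We write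
\[
p\xrightarrow{\,q\,}r
\]
for the jump from $p$ over $q$ into $r$. It is legal in a position $P$ if $pq,qr$ are edges, $p,q\in P$ and $r\notin P$, and it leads to $(P\setminus\{p,q\})\cup\{r\}$. For a graph $X$ and vertices $\alpha,\beta$ of $X$, a \emph{solution $\alpha\rightsquigarrow\beta$ in $X$} is a sequence of jumps in $X$ that leads from $V(X)\setminus\{\alpha\}$ to $\{\beta\}$. If $X$ is a subgraph of a larger graph, induced or not, then jumps in $X$ are jumps in the larger graph, and they do not change the position outside $V(X)$. A set of vertices is \emph{full} in a position if all its vertices carry pegs, \emph{empty} if none does, and \emph{mixed} if it contains both a peg and a hole. A set is \emph{mixed during} a sequence of jumps if it is mixed in at least one of the positions that occur, the first and the last included.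

\begin{lemma}[Reversal]\label{lem:reversal}
If there is a solution $\alpha\rightsquigarrow\beta$ in $X$, then there is a solution $\beta\rightsquigarrow\alpha$ in $X$ during which the same sets are mixed.
\end{lemma}

\begin{proof}
Let $V=V(X)$, and let $p\xrightarrow{\,q\,}r$ take $P$ to $P'$. Then $p,q\in V\setminus P'$ and $r\notin V\setminus P'$, so the same jump is legal in $V\setminus P'$, and it leads to $V\setminus P$. Hence if a solution passes through $P_0,\dots,P_n$, its jumps in the opposite order pass through $V\setminus P_n,\dots,V\setminus P_0$, from $V\setminus\{\beta\}$ to $\{\alpha\}$. A set is mixed in $P_i$ if and only if it is mixed in $V\setminus P_i$.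
\end{proof}

Let $a,b,c,d$ be a $4$-cycle in this cyclic order, with a hole at $a$ and pegs at $b,c,d$. The two jumps
\begin{equation}\label{eq:purge}
c\xrightarrow{\,b\,}a,\qquad d\xrightarrow{\,a\,}b
\end{equation}
pass through the positions $\{a,d\}$ and $\{b\}$ on the cycle. They remove the pegs on $c$ and $d$ and leave $a$ a hole and $b$ a peg, as before. We call \eqref{eq:purge} the \emph{purge} of $\{c,d\}$ through the mixed edge $\{a,b\}$. Between the two jumps $c$ is a hole and $d$ is a peg, so $\{c,d\}$ is mixed during its purge.

\begin{lemma}\label{lem:c4}
Let $\alpha,\beta$ be vertices of a $4$-cycle. If $\alpha\ne\beta$, there is a solution $\alpha\rightsquigarrow\beta$ during which each of the four edges is mixed. There is no solution $\alpha\rightsquigarrow\alpha$.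
\end{lemma}

\begin{proof}
Let the cycle be $a,b,c,d$ with $a=\alpha$. The first jump lands in $a$, so it goes from $c$ over $b$ or over $d$. The reflection that exchanges $b$ and $d$ exchanges the two possibilities, so consider $c\xrightarrow{\,b\,}a$, which leaves $\{a,d\}$. The second jump is $d\xrightarrow{\,a\,}b$ or $a\xrightarrow{\,d\,}c$. Thus the last peg can be $b$, $c$ or, by reflection, $d$, and it is never $a$. The two edges at $\alpha$ are mixed at the start and the two edges at $\beta$ are mixed at the end. For $\beta=c$ these are all four edges. For $\beta=b$ the remaining edge $\{c,d\}$ is mixed after the first jump, and $\beta=d$ follows by reflection.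
\end{proof}

The main idea of the paper is that further play may be inserted between the two jumps of a purge. After the first jump $c$ is a hole; the second jump needs a peg on $d$. If $c$ and $d$ belong to a region that was full, and if there is a solution $c\rightsquigarrow d$ inside that region, then we can play it between the two jumps, and the purge removes the whole region.

\begin{example}\label{ex:ladder}
Take the ladder $P_4\,\square\,K_2$ with top row $1,2,3,4$ and bottom row $1',2',3',4'$, and cut it into the $4$-cycles $D$ on $\{1,2,2',1'\}$ and $E$ on $\{3,4,4',3'\}$. Let the hole be $1$. On $D$ alone, the jumps $2'\xrightarrow{\,1'\,}1$ and $2\xrightarrow{\,1\,}1'$ form a solution $1\rightsquigarrow1'$. After the first of them the rung $\{2,2'\}$ facing $E$ is mixed. At that moment we begin the purge of $\{3,3'\}$ through $\{2',2\}$, solve $3\rightsquigarrow3'$ in $E$, and finish the purge: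
\[
2'\xrightarrow{\,1'\,}1;\qquad 3\xrightarrow{\,2\,}2';\qquad 4'\xrightarrow{\,3'\,}3,\quad 4\xrightarrow{\,3\,}3';\qquad 3'\xrightarrow{\,2'\,}2;\qquad 2\xrightarrow{\,1\,}1'.
\]
With $\bullet$ for a peg and $\circ$ for a hole, the positions are
\begin{gather*}
\begin{smallmatrix}\circ&\bullet&\bullet&\bullet\\ \bullet&\bullet&\bullet&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\bullet&\bullet&\bullet&\bullet\\ \circ&\circ&\bullet&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\bullet&\circ&\circ&\bullet\\ \circ&\bullet&\bullet&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\bullet&\circ&\bullet&\bullet\\ \circ&\bullet&\circ&\circ\end{smallmatrix}\\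
\to\;
\begin{smallmatrix}\bullet&\circ&\circ&\circ\\ \circ&\bullet&\bullet&\circ\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\bullet&\bullet&\circ&\circ\\ \circ&\circ&\circ&\circ\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\circ&\circ&\circ&\circ\\ \bullet&\circ&\circ&\circ\end{smallmatrix}
\end{gather*}
The second and the sixth position agree on $D$, and in between $E$ has gone from full to empty. The game on $D$ does not notice the interruption.
\end{example}

To repeat this in a general product we need three things: a partition of $G\,\square\,H$ into pieces of a simple shape, a solution on each piece, and the guarantee that during this solution every side of the piece that may face another piece is mixed at some moment. A partition into $4$-cycles is impossible when $|V(G)|\,|V(H)|$ is odd. But every nontrivial connected graph can be partitioned into stars (Lemma~\ref{lem:stars}), so the pieces will be products of two stars.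

\section{Products of two stars}\label{sec:blocks}

A \emph{block} is a product $D=A\,\square\,B$ of stars $A\cong K_{1,k}$ and $B\cong K_{1,m}$ with $k,m\ge1$. Its \emph{fibers} are the sets $\{a\}\times V(B)$ for $a\in V(A)$ and $V(A)\times\{b\}$ for $b\in V(B)$. In Example~\ref{ex:ladder} the blocks are the two $4$-cycles and the rung $\{2,2'\}$ is a fiber. A solution in $D$ is \emph{good} if every fiber of $D$ is mixed during it. Goodness is preserved by reversal (Lemma~\ref{lem:reversal}), by automorphisms of $A$ and of $B$, and by interchanging the two factors. Only fibers with two vertices need attention.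

\begin{lemma}\label{lem:large}
A fiber with at least three vertices is mixed during every solution in $D$.
\end{lemma}

\begin{proof}
If the fiber contains the initial hole, it is mixed at the start. Otherwise it is full at the start and has at most one peg at the end. Consider the first jump after which it is not full. A jump vacates only two vertices, so after this jump the fiber still has a peg, and it has a hole.
\end{proof}

\begin{proposition}\label{prop:block}
Let $D\cong K_{1,k}\,\square\,K_{1,m}$ be a block and $\alpha,\beta\in V(D)$. If $\alpha\ne\beta$ or $(k,m)\ne(1,1)$, then there is a good solution $\alpha\rightsquigarrow\beta$ in $D$.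
\end{proposition}

For $k=m=1$ the block is a $4$-cycle whose fibers are its four edges, and the proposition is Lemma~\ref{lem:c4}. After interchanging the factors if necessary, two cases remain: $m=1$ with $k\ge2$, and $k,m\ge2$.

\subsection{The case $m=1$, $k\ge2$}

The block consists of two copies of $K_{1,k}$, with centers $c,c'$ and leaves $\ell_1,\dots,\ell_k$ and $\ell_1',\dots,\ell_k'$, joined by the \emph{rungs} $R_0=\{c,c'\}$ and $R_i=\{\ell_i,\ell_i'\}$. The fibers are the rungs and the two copies of the star. The copies have $k+1\ge3$ vertices, so by Lemma~\ref{lem:large} a solution is good as soon as every rung is mixed during it. This is a real condition: for $k=2$ the jumps $c'\xrightarrow{\,c\,}\ell_1$, $\ell_2'\xrightarrow{\,\ell_2\,}c$, $\ell_1\xrightarrow{\,c\,}c'$, $\ell_1'\xrightarrow{\,c'\,}c$ form a solution $\ell_1\rightsquigarrow c$ in which $R_2$ goes from full to empty in one jump and is never visited again.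

For $i\ge1$ the vertices $c,c',\ell_i',\ell_i$ form a $4$-cycle $Q_i$. If $R_0$ is mixed and $R_i$ is full, then $R_i$ can be purged through $R_0$; this leaves $c$ and $c'$ as they were, and $R_i$ is mixed during the purge. So it suffices to find a solution $\alpha\rightsquigarrow\beta$ on $R_0$ together with one or two of the rungs $R_i$, during which all rungs involved are mixed: at a moment when $R_0$ is mixed we insert the purges of all other rungs, one after another.

If $\alpha\ne\beta$ and both lie in some $Q_i$, Lemma~\ref{lem:c4} gives such a solution on $Q_i$. Otherwise $\alpha=\beta$, or $\alpha\in R_i$ and $\beta\in R_j$ with $i,j\ge1$ distinct. After permuting the leaves and exchanging the two copies, the pair $(\alpha,\beta)$ is one of $(c,c)$, $(\ell_1,\ell_1)$, $(\ell_1,\ell_2)$, $(\ell_1,\ell_2')$. We play on $R_1\cup R_0\cup R_2$ and draw positions with top row $\ell_1,c,\ell_2$ and bottom row $\ell_1',c',\ell_2'$, so that the rungs are the columns.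

For $c\rightsquigarrow c$ play $\ell_1'\xrightarrow{\,\ell_1\,}c$,\; $\ell_2\xrightarrow{\,c\,}\ell_1$,\; $\ell_2'\xrightarrow{\,c'\,}\ell_1'$,\; $\ell_1'\xrightarrow{\,\ell_1\,}c$:
\[
\begin{smallmatrix}\bullet&\circ&\bullet\\ \bullet&\bullet&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\circ&\bullet&\bullet\\ \circ&\bullet&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\bullet&\circ&\circ\\ \circ&\bullet&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\bullet&\circ&\circ\\ \bullet&\circ&\circ\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\circ&\bullet&\circ\\ \circ&\circ&\circ\end{smallmatrix}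
\]
All three rungs are mixed after the second jump.

For the hole $\ell_1$ open with $c'\xrightarrow{\,\ell_1'\,}\ell_1$ and $\ell_1\xrightarrow{\,c\,}c'$:
\[
\begin{smallmatrix}\circ&\bullet&\bullet\\ \bullet&\bullet&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\bullet&\bullet&\bullet\\ \circ&\circ&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\circ&\circ&\bullet\\ \circ&\bullet&\bullet\end{smallmatrix}
\]
Here $R_1$ is mixed at the start and $R_0$ after the first jump. From the position $\{c',\ell_2,\ell_2'\}$ there are three endings.
\begin{itemize}
\item $\ell_2'\xrightarrow{\,c'\,}c$ leaves $\{c,\ell_2\}$, in which $R_2$ is mixed. Then $\ell_2\xrightarrow{\,c\,}\ell_1$ ends in $\ell_1$, and $c\xrightarrow{\,\ell_2\,}\ell_2'$ ends in $\ell_2'$.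
\item $\ell_2'\xrightarrow{\,\ell_2\,}c$ leaves $\{c,c'\}$, and $c'\xrightarrow{\,c\,}\ell_2$ ends in $\ell_2$; the rung $R_2$ is mixed at the end.
\end{itemize}
This proves Proposition~\ref{prop:block} for $m=1$, $k\ge2$.

\subsection{The case $k,m\ge2$}

All fibers have at least three vertices, so every solution is good, and only existence is at stake. Let $u,a_1,\dots,a_k$ be the center and leaves of $A$ and $v,b_1,\dots,b_m$ those of $B$. Put
\[
O=(u,v),\qquad x_i=(a_i,v),\qquad y_j=(u,b_j),\qquad z_{ij}=(a_i,b_j),
\]
and let $X,Y,Z$ be the sets of all $x_i$, all $y_j$, all $z_{ij}$. The edges of $D$ are $Ox_i$, $Oy_j$, $x_iz_{ij}$ and $y_jz_{ij}$. We draw positions in the array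
\[
\begin{array}{c|ccc}
O&y_1&\cdots&y_m\\ \hline
x_1&z_{11}&\cdots&z_{1m}\\
\vdots&\vdots&&\vdots\\
x_k&z_{k1}&\cdots&z_{km}
\end{array}
\]
in which the first entry of each row and of each column is adjacent to the other entries of that row or column, and there are no further edges. Row $i$ and column $j$ mean the row of $x_i$ and the column of $y_j$.

The graph $D$ is bipartite with classes $\{O\}\cup Z$ and $X\cup Y$. A jumping peg stays in its class and removes a peg of the other class. So all but at most one of the pegs in $\{O\}\cup Z$, a class of $km+1$ vertices, must be jumped over by pegs of $X\cup Y$, a class of only $k+m$ vertices. This suggests letting one peg of $X\cup Y$, the \emph{runner}, do most of the work. It moves in two ways.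
\begin{itemize}
\item \emph{Crossing.} The runner is on one of $x_i,y_j$, the other is a hole, and $z_{ij}$ is a peg. The runner jumps over $z_{ij}$ to the other vertex.
\item \emph{Relay.} The vertex $O$ is a hole, the runner is on $w\in Y$, and $z_{ij}$ and $s\in\{x_i,y_j\}\setminus\{w\}$ are pegs. Play $z_{ij}\xrightarrow{\,s\,}O$ and then $w\xrightarrow{\,O\,}t$, where $t\in X\cup Y$ is any hole at that moment ($t=s$ is allowed). The pegs of $z_{ij}$ and $s$ are gone, the runner is on $t$, and $O$ is a hole again.
\end{itemize}
Regard $z_{ij}$ as the edge $x_iy_j$ of the complete bipartite graph on $X\cup Y$. Consecutive crossings form a trail in this graph, and each crossing deletes the edge it uses. In two columns $j,j+1$ every $x_i$ has degree two, so once these $x_i$ are holes the runner can go from one of $y_j,y_{j+1}$ through $x_i$ to the other, row after row. This is why we clear the columns in pairs and treat the first two or three columns separately, according to the parity of $m$. Relays clear the pegs on $X\cup Y$; they consume $z_{i1}$ to remove $x_i$ and $z_{1j}$ to remove $y_j$.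

Let $\Sigma=V(D)\setminus\{O,y_1\}$. The second starting position in the next lemma is needed only for the pair $\alpha=\beta=O$.

\begin{lemma}[Sweep]\label{lem:sweep}
From each of the positions $\Sigma$ and $\Sigma\setminus\{z_{22}\}$ one can reach $\{x_1,z_{11},z_{12},w\}$ for some $w\in Y$.
\end{lemma}

\begin{proof}
Let $m_0\in\{2,3\}$ have the parity of $m$; then $m_0\le m$. The vertices $x_1,z_{11},z_{12}$ are never touched, and $O$ is a hole after each group of jumps below. The runner starts on $y_2$. We begin with $\Sigma$.

\emph{Stage 1: the top of the first $m_0$ columns.} If $m_0=2$, do nothing. If $m_0=3$, play the relay $z_{13}\xrightarrow{\,y_3\,}O$, $y_2\xrightarrow{\,O\,}y_3$. Now the runner is on $y_{m_0}$ and is the only peg among $y_1,\dots,y_{m_0}$.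

\emph{Stage 2: rows $2,\dots,k$ of the first $m_0$ columns.} For $i=2,\dots,k$ in turn, play a relay that removes $z_{i1}$ and $x_i$, followed by crossings:
\begin{align*}
m_0=2,\ \text{runner } w\in\{y_1,y_2\}:&\qquad z_{i1}\xrightarrow{\,x_i\,}O,\quad w\xrightarrow{\,O\,}x_i,\quad x_i\xrightarrow{\,z_{i2}\,}y_2;\\
m_0=3,\ \text{runner } y_3:&\qquad z_{i1}\xrightarrow{\,x_i\,}O,\quad y_3\xrightarrow{\,O\,}y_2,\quad y_2\xrightarrow{\,z_{i2}\,}x_i,\quad x_i\xrightarrow{\,z_{i3}\,}y_3.
\end{align*}
Every landing vertex in $\{y_1,\dots,y_{m_0}\}$ is a hole when it is needed, because the runner is the only peg there and has just left. Each round empties $x_i$ and $z_{i1},\dots,z_{im_0}$ and returns the runner to $y_{m_0}$.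

\emph{Stage 3: the remaining columns, in pairs.} The number $m-m_0$ is even. For $j=m_0+1,m_0+3,\dots,m-1$ in turn, the position at the beginning of round $j$ consists of $x_1,z_{11},z_{12}$, the runner $w\in\{y_1,\dots,y_{j-1}\}$, and the full columns $j,j+1,\dots,m$. Stages 1 and 2 establish this for $j=m_0+1$. Play two relays:
\[
z_{1j}\xrightarrow{\,y_j\,}O,\quad w\xrightarrow{\,O\,}y_j,\qquad z_{1,j+1}\xrightarrow{\,y_{j+1}\,}O,\quad y_j\xrightarrow{\,O\,}y_{j+1}.
\]
Now $z_{1j},z_{1,j+1},y_j$ are holes and the runner is on $y_{j+1}$. For $i=2,\dots,k$ in turn, the runner is on one of $y_j,y_{j+1}$, while the other one and $x_i$ are holes; it crosses to $x_i$ and then to the other one, which removes $z_{ij}$ and $z_{i,j+1}$. After this, columns $j$ and $j+1$ contain only the runner, which is the position required for round $j+2$. After the last round only $x_1,z_{11},z_{12}$ and the runner remain.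

For $\Sigma\setminus\{z_{22}\}$ we change only the round $i=2$ of Stage 2, the only place where $z_{22}$ is used. This is the first round, so the runner is on $y_{m_0}$. Play
\begin{align*}
m_0=2:&\qquad z_{21}\xrightarrow{\,x_2\,}O,\quad y_2\xrightarrow{\,O\,}y_1;\\
m_0=3:&\qquad z_{21}\xrightarrow{\,x_2\,}O,\quad y_3\xrightarrow{\,O\,}x_2,\quad x_2\xrightarrow{\,z_{23}\,}y_3.
\end{align*}
Again $x_2,z_{21},\dots,z_{2m_0}$ are holes. The runner is on $y_1$ if $m_0=2$ and on $y_3$ if $m_0=3$, and the later rounds allow both.
\end{proof}

For $k=3$ and $m=5$, the position $\Sigma$ and the positions after the three stages are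
\[
\begin{smallmatrix}
\circ&\circ&\bullet&\bullet&\bullet&\bullet\\
\bullet&\bullet&\bullet&\bullet&\bullet&\bullet\\
\bullet&\bullet&\bullet&\bullet&\bullet&\bullet\\
\bullet&\bullet&\bullet&\bullet&\bullet&\bullet
\end{smallmatrix}
\qquad
\begin{smallmatrix}
\circ&\circ&\circ&\bullet&\bullet&\bullet\\
\bullet&\bullet&\bullet&\circ&\bullet&\bullet\\
\bullet&\bullet&\bullet&\bullet&\bullet&\bullet\\
\bullet&\bullet&\bullet&\bullet&\bullet&\bullet
\end{smallmatrix}
\qquad
\begin{smallmatrix}
\circ&\circ&\circ&\bullet&\bullet&\bullet\\
\bullet&\bullet&\bullet&\circ&\bullet&\bullet\\
\circ&\circ&\circ&\circ&\bullet&\bullet\\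
\circ&\circ&\circ&\circ&\bullet&\bullet
\end{smallmatrix}
\qquad
\begin{smallmatrix}
\circ&\circ&\circ&\circ&\circ&\bullet\\
\bullet&\bullet&\bullet&\circ&\circ&\circ\\
\circ&\circ&\circ&\circ&\circ&\circ\\
\circ&\circ&\circ&\circ&\circ&\circ
\end{smallmatrix}
\]

The sweep stops with four pegs, not one, in order to keep a choice for the last peg.

\begin{lemma}[Ending]\label{lem:ending}
From $\{x_1,z_{11},z_{12},w\}$ with $w\in Y$, each of $O,y_1,y_2,z_{11},\dots,z_{1m}$ can be made the last peg.
\end{lemma}

\begin{proof}
Let $\{p,q\}=\{1,2\}$, in either order. The relay $z_{1p}\xrightarrow{\,x_1\,}O$, $w\xrightarrow{\,O\,}x_1$ leads to $\{x_1,z_{1q}\}$. Finish with $x_1\xrightarrow{\,z_{1q}\,}y_q$, or $z_{1q}\xrightarrow{\,x_1\,}O$, or $z_{1q}\xrightarrow{\,x_1\,}z_{1j}$ for any $j\ne q$. The two choices of $q$ give all the vertices listed.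
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:block} for $k,m\ge2$]
For $s\in X\cup Y$ let $\Sigma_s=V(D)\setminus\{O,s\}$, so $\Sigma=\Sigma_{y_1}$. The position $\Sigma$ is invariant under all permutations of the rows $1,\dots,k$ and of the columns $2,\dots,m$. Under these permutations the vertices listed in Lemma~\ref{lem:ending} yield all of $\{O\}\cup Y\cup Z$. So by Lemmas~\ref{lem:sweep} and~\ref{lem:ending}, every vertex of $\{O\}\cup Y\cup Z$ can be made the last peg from $\Sigma$, and, by relabeling the columns, from every $\Sigma_{y}$ with $y\in Y$. Interchanging the factors, every vertex of $\{O\}\cup X\cup Z$ can be made the last peg from every $\Sigma_x$ with $x\in X$.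

Let $\alpha\ne O$. We claim that from the single hole $\alpha$ one jump leads to some $\Sigma_x$, and another jump leads to some $\Sigma_y$. If $\alpha\in X\cup Y$, choose $x\in X\setminus\{\alpha\}$ and $y\in Y\setminus\{\alpha\}$, which is possible because $k,m\ge2$, and play $x\xrightarrow{\,O\,}\alpha$ or $y\xrightarrow{\,O\,}\alpha$. If $\alpha=z_{ij}$, play $O\xrightarrow{\,x_i\,}z_{ij}$ or $O\xrightarrow{\,y_j\,}z_{ij}$. Hence there is a solution $\alpha\rightsquigarrow\beta$ for every $\alpha\ne O$ and every $\beta$. Reversal gives $O\rightsquigarrow\beta$ for $\beta\ne O$. For $O\rightsquigarrow O$, the relay $z_{22}\xrightarrow{\,y_2\,}O$, $y_1\xrightarrow{\,O\,}y_2$ leads to $\Sigma\setminus\{z_{22}\}$, and Lemmas~\ref{lem:sweep} and~\ref{lem:ending} lead from there to $\{O\}$. All these solutions are good by Lemma~\ref{lem:large}.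
\end{proof}

\section{Gluing blocks along a tree}\label{sec:glue}

From now on $G$ and $H$ are connected and nontrivial. A \emph{star partition} of $G$ is a family of subgraphs $G_1,\dots,G_p$, each a star $K_{1,n}$ with $n\ge1$, whose vertex sets partition $V(G)$. The stars need not be induced subgraphs.

\begin{lemma}\label{lem:stars}
Every nontrivial connected graph $G$ has a star partition.
\end{lemma}

\begin{proof}
No vertex is isolated, so $E(G)$ covers all vertices. Let $M\subseteq E(G)$ be an inclusion-minimal set of edges that covers all vertices, and consider degrees in the graph $(V(G),M)$; they are all at least $1$. An edge of $M$ whose ends both have degree at least $2$ could be deleted, so every edge of $M$ has an end of degree $1$. If a component contains a vertex of degree at least $2$, all neighbors of that vertex have degree $1$, and the component is a star centered there. Otherwise all degrees in the component are $1$, and it is $K_2=K_{1,1}$.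
\end{proof}

Fix star partitions $G_1,\dots,G_p$ of $G$ and $H_1,\dots,H_q$ of $H$. The blocks $G_i\,\square\,H_j$ are subgraphs of $G\,\square\,H$, and their vertex sets partition its vertex set. Call two distinct blocks \emph{adjacent} if an edge of $G\,\square\,H$ joins them. By the definition of the product this happens in one of two ways: the blocks are $G_i\,\square\,H_j$ and $G_{i'}\,\square\,H_j$ and an edge of $G$ joins $G_i$ to $G_{i'}$, or the same with the roles of $G$ and $H$ exchanged. The graph $G\,\square\,H$ is connected, since one can go from $(g,h)$ to $(g',h)$ along a path of $G$ and on to $(g',h')$ along a path of $H$. Hence the graph on the blocks is connected. Let $\mathcal T$ be a spanning tree of it, and for each edge of $\mathcal T$ fix one edge of $G$ or $H$ as above, its \emph{link}. If $D=G_i\,\square\,H_j$ and $E=G_{i'}\,\square\,H_j$ have the link $gu$ with $g\in V(G_i)$ and $u\in V(G_{i'})$, then $(g,t)(u,t)$ is an edge for every $t\in V(H_j)$: the fiber $\{g\}\times V(H_j)$ of $D$ is matched with the fiber $\{u\}\times V(H_j)$ of $E$. Everything is symmetric in $G$ and $H$, so we always describe a link as an edge of $G$.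

For a subtree $\mathcal U$ of $\mathcal T$ let $V_{\mathcal U}$ be the union of the vertex sets of its blocks; a solution \emph{in $V_{\mathcal U}$} is a solution in the subgraph induced on $V_{\mathcal U}$. The next lemma is the general form of Example~\ref{ex:ladder}. We allow the uninterrupted game to take place on a subtree $\mathcal R$ rather than a single block, because one case in Section~\ref{sec:sharp} needs two blocks.

\begin{lemma}[Gluing]\label{lem:glue}
Let $\mathcal R\subseteq\mathcal U$ be subtrees of $\mathcal T$ and $\alpha,\beta\in V_{\mathcal R}$. Suppose $\sigma$ is a solution $\alpha\rightsquigarrow\beta$ in $V_{\mathcal R}$ during which every fiber of every block of $\mathcal R$ is mixed. Then there is a solution $\alpha\rightsquigarrow\beta$ in $V_{\mathcal U}$.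
\end{lemma}

\begin{proof}
We use induction on the number of blocks of $\mathcal U$. If $\mathcal U=\mathcal R$, which includes the case of one block, $\sigma$ is the required solution. Otherwise delete the blocks of $\mathcal R$ from $\mathcal U$, and call the components of the remaining forest \emph{branches}. Each branch is joined to $\mathcal R$ by at least one edge of $\mathcal U$, since $\mathcal U$ is connected, and by only one, since $\mathcal U$ has no cycle. Start from $V_{\mathcal U}\setminus\{\alpha\}$ and play $\sigma$, with one insertion for each branch.

Let $\mathcal W$ be a branch, joined to $\mathcal R$ by the edge $DE$ with $D=G_i\,\square\,H_j$ in $\mathcal R$, $E=G_{i'}\,\square\,H_j$ in $\mathcal W$, and link $gu$. At some moment of $\sigma$ the fiber $\{g\}\times V(H_j)$ is mixed. Since $H_j$ is connected, it has an edge $tt'$ with $(g,t)$ a peg and $(g,t')$ a hole. At this moment $V_{\mathcal W}$ is still full. We insert the following.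
\begin{enumerate}
\item Play $(u,t)\xrightarrow{\,(g,t)\,}(g,t')$. Now $(u,t)$ is the only hole in $V_{\mathcal W}$.
\item Play a solution $(u,t)\rightsquigarrow(u,t')$ in $V_{\mathcal W}$. It exists by the induction hypothesis for $\{E\}\subseteq\mathcal W$, because $\mathcal W$ has fewer blocks than $\mathcal U$ and Proposition~\ref{prop:block} gives a good solution $(u,t)\rightsquigarrow(u,t')$ in $E$.
\item Play $(u,t')\xrightarrow{\,(g,t')\,}(g,t)$.
\end{enumerate}
Jumps 1 and 3 are the purge \eqref{eq:purge} on the $4$-cycle $(g,t'),(g,t),(u,t),(u,t')$. After the insertion the position on $V_{\mathcal R}$ is what it was before, and $V_{\mathcal W}$ is empty. An insertion touches no other branch, so insertions due at the same moment can be played one after another. At the end all branches are empty and $\beta$ is the only peg in $V_{\mathcal R}$.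
\end{proof}

Taking $\mathcal R=\{D\}$ and a good solution from Proposition~\ref{prop:block}, we obtain the form that we use most often.

\begin{corollary}\label{cor:glue}
Let $\mathcal U$ be a subtree of $\mathcal T$, let $D$ be a block of $\mathcal U$, and let $\alpha,\beta\in V(D)$. If $\alpha\ne\beta$ or $D$ is not a $4$-cycle $K_{1,1}\,\square\,K_{1,1}$, then there is a solution $\alpha\rightsquigarrow\beta$ in $V_{\mathcal U}$.
\end{corollary}

\begin{proof}[Proof of Theorem~\ref{thm:free}]
Let $\alpha$ be any vertex of $G\,\square\,H$, let $D$ be the block that contains it, and let $\beta$ be a neighbor of $\alpha$ in $D$. Corollary~\ref{cor:glue} with $\mathcal U=\mathcal T$ gives a solution $\alpha\rightsquigarrow\beta$ in $G\,\square\,H$.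
\end{proof}

The hypotheses entered in two places. Nontriviality of both factors gives star partitions of both, hence blocks whose fibers contain the edge $tt'$ on which each inserted purge rests. Connectedness gives the tree $\mathcal T$ along which the hole is passed to every block. This proof uses Proposition~\ref{prop:block} only for adjacent $\alpha$ and $\beta$; the other pairs are needed in the next section.

\section{Prescribing the last peg}\label{sec:sharp}

An insertion passes a hole to a neighboring block and returns to the block where the game started, so Corollary~\ref{cor:glue} always ends in the block of $\alpha$. To end elsewhere we need to move the game for good from one block to the next: the last peg of the old region must disappear, and the new region must be left with exactly one hole.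

\begin{lemma}[Transfer]\label{lem:transfer}
Let $D=G_i\,\square\,H_j$ and $E=G_{i'}\,\square\,H_j$ be adjacent in $\mathcal T$ with link $gu$. Suppose $E$ is full and the only peg in $D$ is $(g,t)$. Then there are two distinct vertices of $E$ such that, for either of them, say $e$, two jumps on $V(D)\cup V(E)$ make $D$ empty and $e$ the only hole in $E$.
\end{lemma}

\begin{proof}
Let $t'$ be a neighbor of $t$ in $H_j$ and $c$ a neighbor of $u$ in $G_{i'}$. The vertices $(u,t)$ and $(c,t')$ are distinct neighbors of $(u,t')$ in $E$. For $e\in\{(u,t),(c,t')\}$ play
\[
e\xrightarrow{\,(u,t')\,}(g,t'),\qquad (g,t)\xrightarrow{\,(g,t')\,}(u,t').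
\]
The first jump makes $e$ and $(u,t')$ holes and $(g,t')$ a peg. The second empties $(g,t)$ and $(g,t')$ and refills $(u,t')$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
If $G=H=K_2$, the product is a $4$-cycle, and Lemma~\ref{lem:c4} shows that $\alpha\rightsquigarrow\beta$ is possible exactly for $\alpha\ne\beta$. Assume from now on that $G,H$ are not both $K_2$, and fix star partitions, $\mathcal T$ and the links as in Section~\ref{sec:glue}.

\medskip
\noindent\emph{Case 1: $\alpha$ and $\beta$ lie in the same block $D$, and $\alpha\ne\beta$ or $D$ is not a $4$-cycle.} This is Corollary~\ref{cor:glue} with $\mathcal U=\mathcal T$.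

\medskip
\noindent\emph{Case 2: $\alpha$ and $\beta$ lie in different blocks.} Let $D_0,D_1,\dots,D_r$ with $r\ge1$ be the path in $\mathcal T$ from the block of $\alpha$ to the block of $\beta$. Delete the edges of this path from $\mathcal T$ and let $\mathcal U_l$ be the component of $D_l$; the sets $V_{\mathcal U_0},\dots,V_{\mathcal U_r}$ partition the vertex set. Put $e_0=\alpha$. We clear the regions in order, so that for $l=0,\dots,r$ we pass through a position in which $V_{\mathcal U_0},\dots,V_{\mathcal U_{l-1}}$ are empty, $V_{\mathcal U_l}$ has a single hole $e_l\in V(D_l)$, and the later regions are full. For $l=0$ this is the starting position. Given it for some $l<r$, choose a vertex $f_l\ne e_l$ in the fiber of $D_l$ that the link matches with a fiber of $D_{l+1}$; this is possible because fibers have at least two vertices. Play a solution $e_l\rightsquigarrow f_l$ in $V_{\mathcal U_l}$, which exists by Corollary~\ref{cor:glue}, and apply Lemma~\ref{lem:transfer} to $D_l$ and $D_{l+1}$. This gives the position for $l+1$, with two choices for $e_{l+1}$. In the last transfer choose $e_r\ne\beta$; this matters when $D_r$ is a $4$-cycle. Finally play a solution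 $e_r\rightsquigarrow\beta$ in $V_{\mathcal U_r}$, again by Corollary~\ref{cor:glue}.

\medskip
\noindent\emph{Case 3: $\alpha=\beta$ lies in a block $D$ that is a $4$-cycle.} Inside $D$ there is no solution $\alpha\rightsquigarrow\alpha$, so a neighboring block has to take part in an essential way. If $D$ were the only block, $G$ and $H$ would both be $K_2$. So $D$ has a neighbor $E$ in $\mathcal T$. Write $D=G_i\,\square\,H_j$ and $E=G_{i'}\,\square\,H_j$ with link $gu$, and $V(G_i)=\{g,h\}$, $V(H_j)=\{t,t'\}$, where $t$ is the second coordinate of $\alpha$. For $x\in V(G)$ abbreviate $(x,t)$ to $x$ and $(x,t')$ to $x'$. Then $\alpha=h$ or $\alpha=g$. If $\alpha=g$, we distinguish whether $u$ is a leaf of a star $G_{i'}$ with at least three vertices or a center of $G_{i'}$; when $G_{i'}=K_2$, both its vertices count as centers.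

\smallskip
\noindent\emph{Case 3a: $\alpha=h$.} Here the peg that returns from $E$ can jump over $g$ into $\alpha$. Let $\mathcal U$ and $\mathcal U'$ be the components of $D$ and of $E$ in $\mathcal T$ minus the edge $DE$. Play a solution $h\rightsquigarrow g'$ in $V_{\mathcal U}$, then $u'\xrightarrow{\,g'\,}g$. Now $g$ is the only peg in $V_{\mathcal U}$ and $u'$ is the only hole in $V_{\mathcal U'}$. Play a solution $u'\rightsquigarrow u$ in $V_{\mathcal U'}$, then $u\xrightarrow{\,g\,}h$. Both solutions exist by Corollary~\ref{cor:glue}, and the last peg is $h=\alpha$.

\smallskip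
\noindent\emph{Case 3b: $\alpha=g$, and $u$ is a leaf of $G_{i'}$, which has at least three vertices.} We change the partition. Replace $G_i$ and $G_{i'}$ by the star with center $g$ and leaves $h,u$, and the star $G_{i'}-u$, which still has at least two vertices. This is a star partition of $G$, and the block of $\alpha$ is now $K_{1,2}\,\square\,K_{1,1}$. Case 1 applies, with a spanning tree for the new blocks.

\smallskip
\noindent\emph{Case 3c: $\alpha=g$, and $u$ is a center of $G_{i'}$, with leaves $c_1,\dots,c_n$, $n\ge1$.} We solve $D$ and $E$ together. Starting with $g$ as the only hole in $V(D)\cup V(E)$, play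
\[
h'\xrightarrow{\,g'\,}g,\qquad h\xrightarrow{\,g\,}g',\qquad c_1\xrightarrow{\,u\,}g.
\]
Now the pegs in $D$ are $g,g'$ and the holes in $E$ are $u,c_1$. For $i=2,\dots,n$ purge $\{c_i',c_i\}$ through the mixed edge $\{u,u'\}$ by $c_i'\xrightarrow{\,u'\,}u$, $c_i\xrightarrow{\,u\,}u'$. The pegs $g,g',u',c_1'$ remain, and we finish with
\[
c_1'\xrightarrow{\,u'\,}u,\qquad g\xrightarrow{\,u\,}u',\qquad u'\xrightarrow{\,g'\,}g.
\]
On the vertices $h,g,u,c_1$ (top row) and $h',g',u',c_1'$ (bottom row), the starting position $P_0$ and the positions $P_1,\dots,P_6$ after the six displayed jumps are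
\begin{gather*}
\begin{smallmatrix}\bullet&\circ&\bullet&\bullet\\ \bullet&\bullet&\bullet&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\bullet&\bullet&\bullet&\bullet\\ \circ&\circ&\bullet&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\circ&\circ&\bullet&\bullet\\ \circ&\bullet&\bullet&\bullet\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\circ&\bullet&\circ&\circ\\ \circ&\bullet&\bullet&\bullet\end{smallmatrix}\\
\to\;
\begin{smallmatrix}\circ&\bullet&\bullet&\circ\\ \circ&\bullet&\circ&\circ\end{smallmatrix}
\;\to\;
\begin{smallmatrix}\circ&\circ&\circ&\circ\\ \circ&\bullet&\bullet&\circ\end{smallmatrix}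
\;\to\;
\begin{smallmatrix}\circ&\bullet&\circ&\circ\\ \circ&\circ&\circ&\circ\end{smallmatrix}
\end{gather*}
This is a solution $g\rightsquigarrow g$ on $V(D)\cup V(E)$. Every fiber of $D$ is mixed during it: $\{g,g'\}$ and $\{g,h\}$ in $P_0$, $\{h,h'\}$ in $P_1$, and $\{g',h'\}$ in $P_2$. So is every fiber of $E$: $\{u,u'\}$ and $\{c_1,c_1'\}$ in $P_3$; $\{c_i,c_i'\}$ for $i\ge2$ during its purge; $\{u,c_1,\dots,c_n\}$ in $P_4$, where $u$ is a peg and $c_1$ a hole; and $\{u',c_1',\dots,c_n'\}$ in $P_5$, where $u'$ is a peg and $c_1'$ a hole. Lemma~\ref{lem:glue}, with $\mathcal R$ the subtree formed by $D$, $E$ and the edge $DE$ and with $\mathcal U=\mathcal T$, gives a solution $\alpha\rightsquigarrow\alpha$ in $G\,\square\,H$.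

\medskip
The three cases cover all pairs $\alpha,\beta$, and the theorem is proved.
\end{proof}

\begin{thebibliography}{9}

\bibitem{source}
\emph{Peg Solitaire on Cartesian Products of Graphs},
\texttt{https://link.springer.com/article/10.1007/s00373-021-02289-7},
doi:10.1007/s00373-021-02289-7.

\end{thebibliography}
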